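# A universally meager space $X$ whose Baire class one functions form a meager space

## A counterexample inside $3^\omega$

Throughout, $X$ is a separable metrizable space, $B_1(X)$ is the space of real-valued Baire class one functions on $X$ with the topology of pointwise convergence, and we work in ZFC. The cardinal $\mathrm{non}(\mathcal M)$ is the least cardinality of a nonmeager subset of $2^\omega$.

**Theorem 1.** There is a separable metrizable, universally meager space $X$, with $X\subset 3^\omega$ and $|X|\le \mathrm{non}(\mathcal M)$, such that $B_1(X)$ is meager in itself. In particular $B_1(X)$ is not a Baire space.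

The theorem answers a question from "Universally meager sets and the Baire category property of some function spaces" (https://mimuw.edu.pl/en/seminars/talk/universally-meager-sets-and-the-baire-category-property-of-some-function-spaces). It starts from these known facts, valid for every separable metrizable $X$:
$$X\text{ is a }\lambda\text{-space}\iff B_1(X)\text{ is Choquet}\ \Longrightarrow\ B_1(X)\text{ is Baire}\ \Longrightarrow\ X\text{ is universally meager}.\tag{1}$$
The question is whether the last arrow reverses: is $B_1(X)$ a Baire space for every universally meager $X$? Theorem 1 says no, and says it without any extra set-theoretic axiom.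

Both conditions are smallness conditions on $X$. "$B_1(X)$ is Baire" says that the function space is rich, and this forces $X$ to be thin. "Universally meager" says that $X$ looks meager from every perfect Polish space that is mapped injectively, in a Borel way, to a space containing $X$. Theorem 1 produces an $X$ that passes the second test and fails the first as badly as possible.

After the proof we go two steps further. Theorem 2 gives an exact combinatorial criterion on $X$ for $B_1(X)$ to be Baire, and Theorem 3 computes the least size of a counterexample.

## Baire class one functions, $\lambda$-spaces, universally meager sets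

A function $f:X\to\mathbb R$ is of **Baire class one** if it is the pointwise limit of a sequence of continuous functions $X\to\mathbb R$. For instance, the indicator of a point $a$ is of Baire class one, being the limit of the tents $\max(0,1-k\,d(x,a))$. The space $B_1(X)$ is a subspace of $\mathbb R^X$. For finite $E\subset X$, $\varphi:E\to\mathbb R$ and $\delta>0$ put
$$O(E,\varphi,\delta)=\{f\in B_1(X): |f(x)-\varphi(x)|<\delta\ \text{ for all }x\in E\}.$$
These sets form a base of $B_1(X)$. Moreover, if $f$ lies in an open set $G$, then $O(E,f|_E,\delta)\subset G$ for some finite $E$ and some $\delta>0$, and $E$ may be enlarged at will.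

A topological space is **Baire** if every intersection of countably many dense open subsets is dense. A nonempty Baire space is not meager in itself: if it were a countable union of nowhere dense sets, the complements of their closures would be dense open sets with empty intersection. In the Choquet game two players alternately choose nonempty open sets $U_0\supset V_0\supset U_1\supset V_1\supset\cdots$, and the second player wins if $\bigcap_n V_n\neq\emptyset$. A space is **Choquet** if the second player has a winning strategy. Choquet spaces appear only in (1) and in the last section.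

$X$ is a **$\lambda$-space** if every countable subset of $X$ is $G_\delta$ in $X$. Every countable $X$ is a $\lambda$-space, since the complement of any subset is countable, hence $F_\sigma$. The line is not one, because $\mathbb Q$ is not $G_\delta$ in $\mathbb R$.

A **perfect** Polish space is one without isolated points. A subset $A$ of a Polish space $Z$ is **universally meager** if for every perfect Polish space $P$ and every Borel injection $f:P\to Z$ the set $f^{-1}(A)$ is meager in $P$. A separable metrizable space is universally meager if it is so as a subset of some (equivalently, every) Polish space containing it. Our spaces are given as subsets of $3^\omega$ or $2^\omega$, and we test them there. Three examples: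

- A countable set is universally meager: $f^{-1}(A)$ is countable because $f$ is injective, and points are nowhere dense in $P$.
- A nonmeager subset of $2^\omega$ is not universally meager: take $P=Z=2^\omega$ and $f=\mathrm{id}$.
- A space containing a copy $K$ of $2^\omega$ is not universally meager: take for $f$ a homeomorphism of $2^\omega$ onto $K$; then $f^{-1}(A)=2^\omega$.

We write $\omega=\{0,1,\dots\}$ and identify $2^\omega$ with $\mathcal P(\omega)$. $\mathrm{Fin}$ is the countable set of finite subsets of $\omega$, and $[\omega]^\omega$ is the set of infinite ones. For integers, $(n,k)$ denotes $\{l:n<l<k\}$, which is empty if $k\le n+1$. Three tools will be used repeatedly.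

**Fact 1 (small sets are meager).** In a perfect Polish space $P$, every set of cardinality $<\mathrm{non}(\mathcal M)$ is meager.

*Proof.* We may assume $P\ne\emptyset$. First, $P$ contains a dense $G_\delta$ set $G$ homeomorphic to $\omega^\omega$. Indeed, take a countable base of $P$ and a countable dense set $D\subset P$, and let $G$ be $P$ minus $D$ and minus the boundaries of the members of the base. Points and boundaries of open sets are closed nowhere dense, so $G$ is a dense $G_\delta$, hence nonempty and Polish. It is zero-dimensional, since the traces of the basic sets are clopen in $G$. No compact $K\subset G$ has interior in $G$: if $W\subset P$ is nonempty open and $W\cap G\subset K$, then $W\subset\overline{W\cap G}\subset K\subset G$, although $W$ meets $D$. By the Alexandrov–Urysohn theorem (Kechris, *Classical Descriptive Set Theory*, 7.7), $G$ is homeomorphic to $\omega^\omega$. The same applies to $2^\omega$ and gives a dense $G_\delta$ set $G'\subset 2^\omega$ homeomorphic to $\omega^\omega$.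

Now let $A\subset P$ with $|A|<\mathrm{non}(\mathcal M)$. Move $A\cap G$ by a homeomorphism $G\to G'$ to a set $A'\subset G'$. Then $A'$ is meager in $2^\omega$ by the definition of $\mathrm{non}(\mathcal M)$. It is also meager in $G'$, because the trace of a closed nowhere dense set on a dense subspace is closed nowhere dense there. So $A\cap G$ is meager in $G$, hence in $P$, because a set nowhere dense in a subspace is nowhere dense in the whole space. Finally $P\setminus G$ is meager. $\square$

In particular $\mathrm{non}(\mathcal M)$ is uncountable, as countable subsets of $2^\omega$ are meager, and every subset of $2^\omega$ of size $<\mathrm{non}(\mathcal M)$ is universally meager, since preimages under injections do not grow.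

**Fact 2 (tents).** Let $F\subset X$ be finite, $V\supset F$ open, $v:F\to\mathbb R$. There is a continuous $u:X\to\mathbb R$ with $u=v$ on $F$, $u=0$ outside $V$, and $\sup|u|\le\max|v|$ (read the maximum as $0$ if $F=\emptyset$).

*Proof.* Fix a metric $d$ and $\rho>0$ such that the balls $B(a,\rho)$, $a\in F$, are pairwise disjoint and contained in $V$. Put $u(x)=\sum_{a\in F}v(a)\max(0,1-d(x,a)/\rho)$. At each $x$ at most one term is nonzero. $\square$

**Fact 3 (Kuratowski–Ulam).** Let $P,Y$ be Polish and let $R\subset P\times Y$ be Borel. If all sections $R_p=\{y:(p,y)\in R\}$ are meager, then $R^y=\{p:(p,y)\in R\}$ is meager in $P$ for comeagerly many $y\in Y$.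

## Finite and countable $X$, and functions that are near $n$ on $F_n$

If $X$ is finite, $B_1(X)=\mathbb R^X$ is Baire. If $X$ is countable, write $X=\bigcup_nE_n$ with $E_n$ finite and increasing. For any $f:X\to\mathbb R$, Fact 2 gives a continuous $f_n$ equal to $f$ on $E_n$, and $f_n\to f$ pointwise. So again $B_1(X)=\mathbb R^X$, a countable product of lines. It is completely metrizable, hence Baire.

For uncountable $X$ one has to find out what can go wrong. A basic open set controls a function only on a finite set. So if $F_0,F_1,\dots$ are pairwise disjoint nonempty finite sets, then a generic function may be expected to be close to the constant $n$ on $F_n$ for infinitely many $n$. Suppose a Baire class one function $f=\lim f_k$ does this. For each such $n$, some continuous $f_{k_n}$ is close to $n$ on $F_n$, hence on an open neighborhood $V_n$ of $F_n$. A point lying in infinitely many $V_n$ would see the values $f_{k_n}(x)$ run off to infinity, against convergence. So such an $f$ forces the $F_n$ to have point-finite neighborhoods. This is the property to isolate.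

**Definition (property $(\kappa)$).** $X$ has property $(\kappa)$ if for every sequence $(F_n)_{n\in\omega}$ of pairwise disjoint nonempty finite subsets of $X$ there are an infinite $I\subset\omega$ and open sets $V_n\supset F_n$ ($n\in I$) in $X$ such that every $x\in X$ lies in only finitely many of the $V_n$, $n\in I$.

We say that $(V_n)_{n\in I}$ is *point-finite* when the last clause holds.

*Example.* Every $\lambda$-space has $(\kappa)$, with $I=\omega$. The countable set $F=\bigcup_nF_n$ is $\bigcap_nG_n$ with $G_n$ open and decreasing. Enumerate $F=\{a_0,a_1,\dots\}$ and put $V_n=G_n\setminus(\{a_0,\dots,a_n\}\setminus F_n)$, an open set containing $F_n$. A point $x\notin F$ leaves $G_n$ from some $n$ on. A point $a_i$ lies in $V_n$ with $n\ge i$ only if $a_i\in F_n$, which happens for at most one $n$. In particular countable spaces have $(\kappa)$. Finite spaces have it vacuously.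

**Lemma 1.** If $X$ fails $(\kappa)$, then $B_1(X)$ is meager in itself, hence not Baire.

*Proof.* Let $(F_n)$ witness the failure of $(\kappa)$, and put
$$W_m=\bigcup_{n\ge m}\{f\in B_1(X):|f(x)-n|<\tfrac14\ \text{ for all }x\in F_n\}.$$

**Step 1: each $W_m$ is open and dense.** It is a union of basic open sets. Let $O(E,\varphi,\delta)$ be a basic open set. The $F_n$ are disjoint, so only finitely many of them meet the finite set $E$; choose $n\ge m$ with $F_n\cap E=\emptyset$. By Fact 2 there is a continuous function equal to $\varphi$ on $E$ and to $n$ on $F_n$. It lies in $O(E,\varphi,\delta)\cap W_m$.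

**Step 2: $\bigcap_mW_m=\emptyset$.** Suppose $f\in\bigcap_mW_m$. Then $I=\{n:|f-n|<\frac14\text{ on }F_n\}$ is infinite. Let $f=\lim_kf_k$ with $f_k$ continuous. For $n\in I$, since $F_n$ is finite, there is $k_n\ge n$ with $|f_{k_n}-n|<\frac12$ on $F_n$. Put $V_n=\{x:|f_{k_n}(x)-n|<\frac12\}$, an open set containing $F_n$. If some $x$ were in $V_n$ for infinitely many $n\in I$, then along these $n$ we would have $k_n\to\infty$ and $f_{k_n}(x)>n-\frac12\to\infty$, contradicting $f_k(x)\to f(x)\in\mathbb R$. So $(V_n)_{n\in I}$ is point-finite, contradicting the choice of $(F_n)$.

Hence $B_1(X)$ is the union of the closed nowhere dense sets $B_1(X)\setminus W_m$. As $B_1(X)\neq\emptyset$, it is not Baire. $\square$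

So for Theorem 1 it suffices to find a universally meager $X$ that fails $(\kappa)$.

## $\mathrm{Fin}$ together with a nonmeager set fails $(\kappa)$

The Cantor set fails $(\kappa)$, and it is instructive to see how few of its points are needed. Take $F_n=\{a\in\mathrm{Fin}:\max a=n\}$. A neighborhood of $F_n$ catches those sets $y$ that contain $n$ and then have a long gap. This leads to a definition that stays with us to the end.

**Definition (guessing).** Let $I\subset\omega$ be infinite and $h\in\omega^\omega$. A set $y\subset\omega$ *guesses* $(I,h)$ if $n\in y$ and $y\cap(n,h(n))=\emptyset$ for infinitely many $n\in I$. Let $D(I,h)$ be the set of all $y\in2^\omega$ that guess $(I,h)$.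

For example, take $I=\omega$ and $h(n)=2n$. Then $y=\{2^k:k\in\omega\}$ guesses $(I,h)$: after $n=2^k$ the next element is $2^{k+1}=h(n)$, so $y\cap(n,h(n))=\emptyset$. The set of all even numbers does not, since for even $n\ge4$ it contains $n+2\in(n,2n)$.

**Lemma 2.** For every infinite $I$ and every $h\in\omega^\omega$, the set $D(I,h)$ is comeager in $2^\omega$.

*Proof.* We have $D(I,h)=\bigcap_m\bigcup_{n\in I,\,n\ge m}\{y:n\in y,\ y\cap(n,h(n))=\emptyset\}$. Each set in braces is open, as it restricts finitely many coordinates. Each union is dense: given a finite $0$-$1$ string of length $l$, choose $n\in I$ with $n\ge\max(m,l)$, and extend the string by $0$'s on $[l,n)$, a $1$ at $n$, and $0$'s on $(n,h(n))$. $\square$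

**Lemma 3.** Let $\mathcal A\subset[\omega]^\omega$ be such that every pair $(I,h)$ is guessed by some $y\in\mathcal A$. Then $\mathcal A\cup\mathrm{Fin}\subset2^\omega$ fails $(\kappa)$. In particular, $N\cup\mathrm{Fin}$ fails $(\kappa)$ for every nonmeager $N\subset[\omega]^\omega$.

*Proof.* Let $Y=\mathcal A\cup\mathrm{Fin}$. The sets $F_n=\{a\in\mathrm{Fin}:\max a=n\}$ are finite, nonempty and pairwise disjoint. Let $I$ be infinite and let $V_n\supset F_n$ ($n\in I$) be open in $Y$. As $F_n$ is finite, there is $h(n)>n$ such that $V_n$ contains every $y\in Y$ that agrees with some $a\in F_n$ on $\{0,\dots,h(n)-1\}$. If $y\in Y$, $n\in y$ and $y\cap(n,h(n))=\emptyset$, then $y$ agrees there with $a=y\cap\{0,\dots,n\}\in F_n$, so $y\in V_n$. Put $h(n)=0$ for $n\notin I$. Some $y\in\mathcal A$ guesses $(I,h)$, so it lies in $V_n$ for infinitely many $n\in I$, and $(V_n)_{n\in I}$ is not point-finite.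

If $N$ is nonmeager, it meets every comeager set, so by Lemma 2 it contains a guesser of every $(I,h)$. $\square$

Note why $F_n$ is a whole level and not one point: $V_n$ must catch $y$ whatever $y$ does below $n$.

Lemma 3 suggests a first candidate: $X=N\cup\mathrm{Fin}$ with $N\subset[\omega]^\omega$ nonmeager. By Lemma 1, $B_1(X)$ is meager in itself. But $X$ is a nonmeager subset of $2^\omega$, so the identity map of $2^\omega$ shows that $X$ is not universally meager. The property that destroys $(\kappa)$ destroys universal meagerness as well.

One can try to replace $N$ by a guessing family of size $<\mathrm{non}(\mathcal M)$, which would be universally meager by Fact 1. That works when such a family exists. But we shall see in Theorem 3 that guessing families are uncountable, so under the continuum hypothesis, where $\mathrm{non}(\mathcal M)=\aleph_1$, there is none. Cardinality alone does not prove Theorem 1 in ZFC.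

What is special about the failure is that both conditions are tested on the same points in the same space. Universal meagerness refers to Borel injections into the space where $X$ lives, whereas the failure of $(\kappa)$ in Lemma 3 uses only which $k$ belong to $y$. So we may attach extra information to each $y\in N$, as long as the set $y$ can still be read off as a support. Attaching this information moves $N$ to a different set in a larger space; the map back to $N$ is continuous, but its inverse need not be Borel. The information will be chosen to make the new set universally meager.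

## Attaching to $y_\beta$ a code of a meager set that contains all earlier $y_\gamma$

**Step 1: a Borel family that captures all meager sets.** Let $(S_i)_{i\in\omega}$ be a base of $2^\omega$ consisting of nonempty clopen sets. Let $C\subset2^{\omega\times\omega}\times2^\omega$ be the set of all $(c,y)$ for which there is $m$ with
$$\forall j\ \exists i\ \bigl(c(m,i)=1\ \text{and}\ S_i\cap S_j\ne\emptyset\bigr)\quad\text{and}\quad\forall i\ \bigl(c(m,i)=1\Rightarrow y\notin S_i\bigr).\tag{2}$$
In words: the $m$-th row of $c$ lists basic sets whose union $T_m=\bigcup\{S_i:c(m,i)=1\}$ is dense, and $y\notin T_m$.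

- *$C$ is Borel.* For fixed $m$, the first condition in (2) defines a $G_\delta$ set of $c$'s, the second a closed set of pairs, and we take a union over $m$.
- *Each section $C_c=\{y:(c,y)\in C\}$ is meager.* It is the union of the complements of those $T_m$ that are dense, and these are closed nowhere dense sets.
- *Every meager $M\subset2^\omega$ is contained in some $C_c$.* Let $M\subset\bigcup_mK_m$ with $K_m$ closed nowhere dense, and put $c(m,i)=1$ iff $S_i\cap K_m=\emptyset$. Then $T_m=2^\omega\setminus K_m$ is dense, which is the first condition in (2), and every $y\in K_m$ satisfies the second.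

Fix a bijection $\omega\times\omega\to\omega$ and regard codes as elements $c\in2^\omega$, so that $C\subset2^\omega\times2^\omega$.

**Step 2: choosing the points and their codes.** Let $\mu=\mathrm{non}(\mathcal M)$. Take a nonmeager subset of $2^\omega$ of size $\mu$ and remove from it the countable set $\mathrm{Fin}$. What remains is nonmeager, so it still has size $\mu$. Enumerate it without repetition as $N=\{y_\beta:\beta<\mu\}\subset[\omega]^\omega$. For each $\beta<\mu$ the set $\{y_\gamma:\gamma<\beta\}$ has cardinality $<\mu$, so it is meager. By Step 1 choose $c_\beta\in2^\omega$ with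
$$\{y_\gamma:\gamma<\beta\}\subset C_{c_\beta}.\tag{3}$$

**Step 3: writing the code on the support.** Define $x_\beta\in3^\omega=\{0,1,2\}^\omega$ by
$$x_\beta(k)=\begin{cases}0,&k\notin y_\beta,\\ 1+c_\beta(i),&k\text{ is the }i\text{-th element of }y_\beta\ (\text{counting from }0).\end{cases}$$
For example, if $y_\beta=\{1,3,4,\dots\}$ and $c_\beta=(1,0,1,\dots)$, then $x_\beta=(0,2,0,1,2,\dots)$. Two things can be read off from $x_\beta$: the set $y_\beta=\{k:x_\beta(k)\neq0\}$, and the code $c_\beta$, by listing the nonzero terms and subtracting $1$.

Let $Q\subset3^\omega$ be the countable set of eventually zero sequences that are not identically $0$; it plays the role of $\mathrm{Fin}$. Put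
$$X=Q\cup\{x_\beta:\beta<\mu\}\subset3^\omega.$$
Then $X$ is separable metrizable and $|X|\le\mu=\mathrm{non}(\mathcal M)$.

## Kuratowski–Ulam makes $X$ universally meager

**Proposition 1.** $X$ is universally meager.

The plan is this. Given a Borel injection $f:P\to3^\omega$, every $p$ with $f(p)=x_\beta$ carries the meager set $C_{c_\beta}$, which contains $y_\gamma$ for all $\gamma<\beta$. On the other hand, Kuratowski–Ulam says that a typical $y$ lies in the meager sets carried by only a meager set of $p$'s. Some $y_\gamma\in N$ is typical, and this bounds everything beyond $\gamma$.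

*Proof.* Let $P$ be a nonempty perfect Polish space and $f:P\to3^\omega$ a Borel injection. The set $f^{-1}(Q)$ is countable, hence meager. Let $A=f^{-1}(\{x_\beta:\beta<\mu\})$. We show that $A$ is meager.

**Step 1: a Borel set with meager sections.** Let $H\subset3^\omega$ be the set of sequences with infinitely many nonzero terms. It is $G_\delta$, hence Borel. For $x\in H$ define $c(x)\in2^\omega$ by
$$c(x)(i)=(\text{the }i\text{-th nonzero term of }x)-1.$$
The map $c:H\to2^\omega$ is continuous, since the $i$-th nonzero term is determined by a finite initial segment of $x$, and $c(x_\beta)=c_\beta$. Put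
$$R=\{(p,y)\in P\times2^\omega:\ f(p)\in H\ \text{ and }\ y\in C_{c(f(p))}\}.$$
The set $f^{-1}(H)$ is Borel, the map $p\mapsto c(f(p))$ is Borel on it, and $C$ is Borel. So $R$ is Borel. Each section $R_p$ is either empty or equal to $C_{c(f(p))}$, hence meager.

**Step 2: one good $y_\gamma$.** By Fact 3, $R^y$ is meager in $P$ for comeagerly many $y\in2^\omega$. Since $N$ is nonmeager, it meets this comeager set: there is $\gamma<\mu$ with $R^{y_\gamma}$ meager.

**Step 3: splitting $A$ at $\gamma$.** Let $p\in A$, say $f(p)=x_\beta$. If $\beta>\gamma$, then by (3) $y_\gamma\in C_{c_\beta}=C_{c(f(p))}$, and $f(p)\in H$, so $p\in R^{y_\gamma}$. Therefore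
$$A\subset R^{y_\gamma}\cup f^{-1}(\{x_\beta:\beta\le\gamma\}).$$
The last set has cardinality at most $|\gamma+1|<\mu=\mathrm{non}(\mathcal M)$, because $f$ is injective and $\mu$ is an infinite cardinal. By Fact 1 it is meager in $P$. Hence $A$ is meager, and so is $f^{-1}(X)=f^{-1}(Q)\cup A$. $\square$

Proposition 1 shows what the coding has achieved: $x_\beta\mapsto y_\beta$ is the restriction of the continuous map $x\mapsto\{k:x(k)\ne0\}$, it is injective, and it carries the universally meager set $\{x_\beta:\beta<\mu\}$ onto the nonmeager set $N$.

## The support of $x_\beta$ still guesses: the end of the proof of Theorem 1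

**Proposition 2.** $X$ fails $(\kappa)$.

*Proof.* For $n\in\omega$ let
$$F_n=\{q\in3^\omega:\ q(n)\ne0,\ q(l)=0\text{ for all }l>n\}\subset Q\subset X.$$
$F_n$ has $2\cdot3^n$ elements, and the $F_n$ are pairwise disjoint because $n$ is the last place where $q\in F_n$ is nonzero. Let $I\subset\omega$ be infinite and let $V_n\supset F_n$ ($n\in I$) be open in $X$. As $F_n$ is finite, there is $h(n)>n$ such that $V_n$ contains every $x\in X$ which agrees with some $q\in F_n$ on $\{0,\dots,h(n)-1\}$. If $x\in X$ has $x(n)\ne0$ and $x(l)=0$ for $n<l<h(n)$, then it agrees there with the sequence $q\in F_n$ obtained from $x$ by replacing all terms after the $n$-th by $0$. So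
$$V_n\supset\{x\in X:\ x(n)\ne0,\ x(l)=0\text{ for }n<l<h(n)\}.$$
Put $h(n)=0$ for $n\notin I$. By Lemma 2, $D(I,h)$ is comeager, so it contains some $y_\beta\in N$. Since $x_\beta(k)\neq0\iff k\in y_\beta$, for infinitely many $n\in I$ we have $x_\beta(n)\ne0$ and $x_\beta(l)=0$ for $n<l<h(n)$, that is, $x_\beta\in V_n$. So no infinite $I$ and open sets $V_n$ are as required in $(\kappa)$. $\square$

*Proof of Theorem 1.* $X$ is universally meager by Proposition 1. It fails $(\kappa)$ by Proposition 2, so $B_1(X)$ is meager in itself, hence not Baire, by Lemma 1. $\blacksquare$

## Property $(\kappa)$ characterizes Baireness of $B_1(X)$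

Lemma 1 used $(\kappa)$ in one direction. The other direction holds too.

**Theorem 2.** For every separable metrizable $X$ the following are equivalent:

1. $B_1(X)$ is Baire;
2. $B_1(X)$ is not meager in itself;
3. $X$ has property $(\kappa)$.

*Proof.* (1)$\Rightarrow$(2) holds because $B_1(X)$ is nonempty. (2)$\Rightarrow$(3) is Lemma 1. It remains to prove (3)$\Rightarrow$(1).

If $X$ is finite, $B_1(X)=\mathbb R^X$ is Baire. Let $X$ be infinite and have $(\kappa)$. Given countably many dense open sets, we may pass to finite intersections and assume that they decrease: $U_0\supset U_1\supset\cdots$. Let $O\subset B_1(X)$ be nonempty and open. We must find $f\in O\cap\bigcap_nU_n$. Pick a finite $E_0\subset X$, $\varphi_0:E_0\to\mathbb R$ and $\varepsilon>0$ with $O(E_0,\varphi_0,\varepsilon)\subset O$.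

The natural attempt is the usual fusion: from a continuous $f^{(k)}$, make a small change on the finite set already controlled, in order to enter the next $U_n$. But $U_n$ may also prescribe values on new points, and there the change can be large, so convergence at other points is in doubt. The cure is to carry out the large changes inside point-finite sets given by $(\kappa)$. This needs the sets of new points to be known *before* the functions are constructed, since $(\kappa)$ applies to a sequence fixed in advance. Step 1 provides this.

**Step 1: fixing the finite sets in advance.** We claim that there are finite sets $E_0\subsetneq E_1\subsetneq\cdots$ such that for each $n\ge1$: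

$(*)$ for every $g:E_{n-1}\to[-n,n]$ there are $\varphi:E_n\to\mathbb R$ and $\delta>0$ with $|\varphi-g|<2^{-n}$ on $E_{n-1}$ and $O(E_n,\varphi,\delta)\subset U_n$.

Given $E_{n-1}$, let $g_1,\dots,g_r$ be a finite $2^{-n-1}$-net of $[-n,n]^{E_{n-1}}$ in the sup metric. For each $j$ the set $O(E_{n-1},g_j,2^{-n-1})$ is open and nonempty (Fact 2), so it contains some $f_j'\in U_n$. Choose a finite $E^j\supset E_{n-1}$ and $\delta_j'>0$ with $O(E^j,f_j'|_{E^j},\delta_j')\subset U_n$. As $X$ is infinite, there is a finite $E_n\supsetneq E_{n-1}$ containing all $E^j$. Given $g$, pick $j$ with $|g-g_j|\le2^{-n-1}$ and take $\varphi=f_j'|_{E_n}$, $\delta=\delta_j'$. On $E_{n-1}$ we get $|\varphi-g|\le|f_j'-g_j|+|g_j-g|<2^{-n-1}+2^{-n-1}=2^{-n}$, and $O(E_n,\varphi,\delta)\subset O(E^j,f_j'|_{E^j},\delta_j')\subset U_n$.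

**Step 2: room for the large changes.** The sets $F_n=E_n\setminus E_{n-1}$, $n\ge1$, are finite, nonempty and pairwise disjoint. By $(\kappa)$ there are an infinite $I\subset\{1,2,\dots\}$ and a point-finite family of open sets $V_n\supset F_n$ ($n\in I$). Replacing $V_n$ by $V_n\setminus E_{n-1}$, we may assume $V_n\cap E_{n-1}=\emptyset$.

**Step 3: the approximations.** We construct bounded continuous functions $f^{(k)}:X\to\mathbb R$ and numbers $n_0<n_1<\cdots$ in $I$. Let $f^{(0)}$ be a bounded continuous extension of $\varphi_0$ (Fact 2). Given $f^{(k)}$, choose $n_k\in I$, with $n_k>n_{k-1}$ if $k>0$, so large that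
$$n_k\ge\sup|f^{(k)}|\qquad\text{and}\qquad2^{-n_k}<2^{-k-2}\min\{1,\varepsilon,\delta_0,\dots,\delta_{k-1}\}.\tag{4}$$
The restriction of $f^{(k)}$ to $E_{n_k-1}$ has values in $[-n_k,n_k]$, so $(*)$ gives $\varphi^k:E_{n_k}\to\mathbb R$ and $\delta_k>0$ with
$$|\varphi^k-f^{(k)}|<2^{-n_k}\ \text{ on }E_{n_k-1},\qquad O(E_{n_k},\varphi^k,\delta_k)\subset U_{n_k}.$$
By Fact 2 choose continuous functions $s_k$ (the small change) and $l_k$ (the large change) such that

- $|s_k|\le2^{-n_k}$ everywhere, $s_k=\varphi^k-f^{(k)}$ on $E_{n_k-1}$, and $s_k=0$ on $F_{n_k}$;
- $l_k$ is bounded, vanishes outside $V_{n_k}$, and $l_k=\varphi^k-f^{(k)}$ on $F_{n_k}$.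

As $V_{n_k}\cap E_{n_k-1}=\emptyset$, we have $l_k=0$ on $E_{n_k-1}$. Put $f^{(k+1)}=f^{(k)}+s_k+l_k$. This is bounded and continuous, and it equals $\varphi^k$ on $E_{n_k}=E_{n_k-1}\cup F_{n_k}$.

**Step 4: the limit is as required.** Each $x\in X$ lies in only finitely many $V_n$, $n\in I$, and the $n_k$ are distinct, so only finitely many $l_k(x)$ are nonzero. Also $\sum_k\sup|s_k|\le\sum_k2^{-k-2}<\infty$ by (4). So $f=\lim_kf^{(k)}$ exists pointwise, and $f\in B_1(X)$.

Fix $k$. For $j>k$ we have $n_j-1\ge n_k$, so $l_j$ vanishes on $E_{n_j-1}\supset E_{n_k}$. Hence $f=\varphi^k+\sum_{j>k}s_j$ on $E_{n_k}$, and by (4), in which $\delta_k$ occurs for every $j>k$,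
$$|f-\varphi^k|\le\sum_{j>k}2^{-n_j}\le\delta_k\sum_{j>k}2^{-j-2}<\delta_k\quad\text{on }E_{n_k}.$$
So $f\in O(E_{n_k},\varphi^k,\delta_k)\subset U_{n_k}$ for every $k$. As the $U_n$ decrease and $n_k\to\infty$, $f\in\bigcap_nU_n$. Finally, $E_0\subset E_{n_j-1}$ for all $j$, so all $l_j$ vanish on $E_0$, and there $|f-\varphi_0|\le\sum_j2^{-n_j}\le\varepsilon\sum_j2^{-j-2}<\varepsilon$. Thus $f\in O$. $\square$

## The guessing number $\theta$ is the least size of a counterexample

Call $\mathcal A\subset\mathcal P(\omega)$ **guessing** if for every infinite $I\subset\omega$ and every $h\in\omega^\omega$ some $y\in\mathcal A$ guesses $(I,h)$. By Lemma 2, $\mathcal P(\omega)$ is guessing. Let $\theta$ be the least cardinality of a guessing family.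

For $g,h\in\omega^\omega$ write $g\le^*h$ if $g(n)\le h(n)$ for all but finitely many $n$. As usual, $\mathfrak b$ is the least size of a $\le^*$-unbounded family in $\omega^\omega$. It is uncountable, since $h(n)=\max_{i\le n}g_i(n)$ bounds given $g_0,g_1,\dots$. By $\mathrm{cov}(\mathcal N)$ we denote the least number of null sets covering an atomless standard probability space; the choice of the space does not matter, as any two are isomorphic.

**Theorem 3.** In ZFC the following hold.

1. $\theta=\min\{|X|:X\text{ separable metrizable},\ B_1(X)\text{ not Baire}\}$, and this minimum is attained by a universally meager $X$. So the least size of a universally meager $X$ with $B_1(X)$ not Baire is exactly $\theta$.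
2. $\max\{\mathfrak b,\mathrm{cov}(\mathcal N)\}\le\theta\le\mathrm{non}(\mathcal M)$.

*Proof.* We start with (2). A finite $y$ guesses nothing, since $n\in y$ for only finitely many $n$. So finite members may be dropped from any family without changing whether it is guessing.

**Step 1: $\mathfrak b\le\theta$.** Let $|\mathcal A|<\mathfrak b$, with all members infinite. For $y\in\mathcal A$ let $g_y(n)=\min\{l\in y:l>n\}+1$. There is $h$ with $g_y\le^*h$ for all $y\in\mathcal A$. Then for all but finitely many $n$ the first element of $y$ after $n$ lies in $(n,h(n))$. So no $y\in\mathcal A$ guesses $(\omega,h)$, and $\mathcal A$ is not guessing.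

**Step 2: $\mathrm{cov}(\mathcal N)\le\theta$.** Let $|\mathcal A|<\mathrm{cov}(\mathcal N)$. Partition $\omega$ into consecutive intervals $J_0,J_1,\dots$ with $|J_k|=2^k$, and put $h(n)=\max J_k+1$ for $n\in J_k$. If $n\in J_k\cap y$ and $y\cap(n,h(n))=\emptyset$, then no element of $J_k$ above $n$ is in $y$, so $n=\max(y\cap J_k)$. We defeat $\mathcal A$ by a random choice of one point in each $J_k$. Consider $\prod_kJ_k$ with the product of the uniform measures, an atomless standard probability space, and for $y\in\mathcal A$ let
$$Z_y=\{r\in\textstyle\prod_kJ_k:\ y\cap J_k\ne\emptyset\text{ and }r(k)=\max(y\cap J_k)\text{ for infinitely many }k\}.$$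
The $k$-th event has probability at most $2^{-k}$, so $Z_y$ is null by Borel–Cantelli. Since $|\mathcal A|<\mathrm{cov}(\mathcal N)$, there is $r\notin\bigcup_{y\in\mathcal A}Z_y$. Let $I=\{r(k):k\in\omega\}$, which is infinite because the $J_k$ are disjoint. If $n=r(k)\in I$ satisfies $n\in y$ and $y\cap(n,h(n))=\emptyset$, then $r(k)=\max(y\cap J_k)$; for a given $y\in\mathcal A$ this happens for only finitely many $k$. So no $y\in\mathcal A$ guesses $(I,h)$.

**Step 3: $\theta\le\mathrm{non}(\mathcal M)$.** A nonmeager subset of $2^\omega$ meets the comeager set $D(I,h)$ of Lemma 2 for every $(I,h)$, so it is guessing. This proves (2).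

**Step 4: if $B_1(X)$ is not Baire, then $\theta\le|X|$.** We turn the points of $X$ into a guessing family. By Theorem 2, $X$ fails $(\kappa)$; let $(F_n)$ be a witness. The finite set $F_n$ is disjoint from the finite set $\bigcup_{m<n}F_m$, so there are open sets $W_n\supset F_n$ with $\overline{W_n}\cap F_m=\emptyset$ for all $m<n$. For $k>n$ put
$$V_{n,k}=W_n\setminus\bigcup_{n<m<k}\overline{W_m}.$$
This set is open, and it contains $F_n$ because $\overline{W_m}\cap F_n=\emptyset$ for $m>n$. For $x\in X$ let $y_x=\{n:x\in W_n\}$. If $x\in V_{n,k}$, then $n\in y_x$ and $y_x\cap(n,k)=\emptyset$.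

Let $I$ be infinite, $h\in\omega^\omega$, and $h'(n)=\max\{h(n),n+1\}$. The family $(V_{n,h'(n)})_{n\in I}$ is not point-finite, by the choice of $(F_n)$. So some $x$ lies in $V_{n,h'(n)}$ for infinitely many $n\in I$. For these $n$ we have $n\in y_x$ and $y_x\cap(n,h(n))\subset y_x\cap(n,h'(n))=\emptyset$. Thus $y_x$ guesses $(I,h)$. So $\{y_x:x\in X\}$ is guessing and $\theta\le|X|$.

**Step 5: attaining $\theta$ by a universally meager space.** Let $\mathcal A$ be a guessing family of size $\theta$. Dropping finite members leaves a guessing family, which has size $\theta$ by minimality; so assume $\mathcal A\subset[\omega]^\omega$. Let $X_{\mathcal A}=\mathcal A\cup\mathrm{Fin}\subset2^\omega$. As $\theta\ge\mathfrak b$ is uncountable, $|X_{\mathcal A}|=\theta$. By Lemma 3, $X_{\mathcal A}$ fails $(\kappa)$, so $B_1(X_{\mathcal A})$ is not Baire by Lemma 1. With Step 4 this gives the equality in (1).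

If $\theta<\mathrm{non}(\mathcal M)$, then $X_{\mathcal A}$ is universally meager by Fact 1: its preimages under injections have size $<\mathrm{non}(\mathcal M)$. If $\theta=\mathrm{non}(\mathcal M)$, take instead the space $X$ of Theorem 1. It is universally meager with $|X|\le\mathrm{non}(\mathcal M)=\theta$, and $|X|\ge\theta$ by Step 4, because $B_1(X)$ is not Baire. By (2), one of the two cases holds. $\square$

Under the continuum hypothesis, $\aleph_1\le\mathfrak b\le\theta\le\mathrm{non}(\mathcal M)\le2^{\aleph_0}=\aleph_1$. This is the situation announced after Lemma 3, in which only the coded space of Theorem 1 helps.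

## Spaces smaller than $\theta$, and Baire versus Choquet

**Corollary 1.** Every separable metrizable $X$ with $|X|<\max\{\mathfrak b,\mathrm{cov}(\mathcal N)\}$ has $B_1(X)$ Baire. On the other hand, ZFC proves that there is a universally meager $X$ of size $\theta\le\mathrm{non}(\mathcal M)$ with $B_1(X)$ meager in itself.

*Proof.* If $|X|<\max\{\mathfrak b,\mathrm{cov}(\mathcal N)\}\le\theta$, then $B_1(X)$ is Baire by Theorem 3(1). The second sentence is Theorem 3 together with (2)$\Rightarrow$(1) of Theorem 2: if $B_1(X)$ is not Baire, it is meager in itself. $\square$

The other one-way arrow in (1), from Choquet to Baire, can be examined with the same kind of space.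

**Corollary 2.** If $\mathfrak b<\mathrm{cov}(\mathcal N)$, then there is a separable metrizable $X$ such that $B_1(X)$ is Baire but not Choquet.

*Proof.* **Step 1: the space.** We want $\mathcal Y\subset[\omega]^\omega$ with $|\mathcal Y|=\mathfrak b$ whose increasing enumerations form a $\le^*$-unbounded family. Take an unbounded family of size $\mathfrak b$, replace each member $g$ by the strictly increasing function $n\mapsto n+\max_{i\le n}g(i)\ge g(n)$, and let $\mathcal Y$ consist of the ranges of the new functions. The enumerations are these functions, so they are unbounded, and there are exactly $\mathfrak b$ of them: at most $\mathfrak b$ by construction, at least $\mathfrak b$ by unboundedness. Let $X=\mathcal Y\cup\mathrm{Fin}\subset2^\omega$.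

**Step 2: $B_1(X)$ is not Choquet.** By the equivalence in (1) it suffices that $X$ is not a $\lambda$-space, and we show that the countable set $\mathrm{Fin}$ is not $G_\delta$ in $X$. Suppose $\mathrm{Fin}=X\cap G$ with $G$ a $G_\delta$ subset of $2^\omega$. Then $2^\omega\setminus G$ is an $F_\sigma$ set containing $\mathcal Y$ and disjoint from $\mathrm{Fin}$. As $2^\omega$ is compact, it equals $\bigcup_iK_i$ with $K_i\subset[\omega]^\omega$ compact. The map sending $y\in[\omega]^\omega$ to its increasing enumeration in $\omega^\omega$ is continuous, so the image of each $K_i$ is compact. A compact subset of $\omega^\omega$ has only finitely many values at each coordinate, so the enumerations of members of $K_i$ are bounded everywhere by some $g_i\in\omega^\omega$. A function $h$ with $g_i\le^*h$ for all $i$ then $\le^*$-bounds the enumerations of all members of $\mathcal Y$, a contradiction.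

**Step 3: $B_1(X)$ is Baire.** Since $\mathfrak b$ is uncountable, $|X|=\mathfrak b<\mathrm{cov}(\mathcal N)\le\theta$, and Corollary 1 applies. $\square$
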